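\title{A Bezout monoid that is not the divisibility monoid of a ring}

\begin{abstract}
The principal ideals of a Bezout ring form a Bezout monoid under multiplication. We show that the converse fails: there is a Bezout monoid of cardinality $\aleph_3$ that is not isomorphic to the monoid of principal ideals of any commutative ring. It belongs to a family $S_I$ indexed by linearly ordered sets $I$, and $S_I$ is the monoid of principal ideals of a Bezout ring if and only if $|I|\le\aleph_2$. As a consequence, the monoids that arise from Bezout rings are not closed under directed unions and cannot be axiomatized in $L_{\infty\omega}$. The obstruction is a finite diagram of chains, indexed by the subsets of $\{1,2,3,4\}$, that cannot be lifted to a diagram of rings; Kuratowski's free set lemmas decide when a single ring is forced to see it.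
\end{abstract}

\section{Introduction}

Rings are commutative with identity, and ring homomorphisms preserve the identity. The \emph{divisibility monoid} $\operatorname{Div}(R)$ of a ring $R$ is the set of principal ideals $aR$ with the multiplication $aR\cdot bR=abR$. It has the identity $R$ and the zero element $0R$. It records which elements of $R$ divide which, and how products behave up to generating the same ideal; addition is forgotten. A \emph{Bezout ring} is a ring whose finitely generated ideals are principal. Zero divisors are allowed.

For a commutative monoid $S$ with zero put $a\le b$ if $bS\subseteq aS$, that is, if $a$ divides $b$ in $S$. When this relation is a partial order we call it the \emph{natural order} of $S$; then $1$ is the least element and $0$ is the \emph{greatest} element. In $\operatorname{Div}(R)$ we have $aR\le bR$ if and only if $bR\subseteq aR$, that is, $a$ divides $b$ in $R$.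

\begin{definition}\label{def:bezout}
A \emph{Bezout monoid} is a commutative monoid $S$ with $0$ such that $\le$ is a partial order and
\begin{enumerate}
\item[(B1)] $S$ is a distributive lattice under $\le$;
\item[(B2)] multiplication distributes over meets and over joins;
\item[(B3)] for all $x,y\in S$, if $d=x\wedge y$ and $dx_1=x$, then there is $y_1\in S$ with $dy_1=y$ and $x_1\wedge y_1=1$.
\end{enumerate}
We call a Bezout monoid \emph{realizable} if it is isomorphic to $\operatorname{Div}(R)$ for a Bezout ring $R$.
\end{definition}

The axioms are modeled on Bezout rings. There the meet of $aR$ and $bR$ is $aR+bR$, a greatest common divisor, and the join is $aR\cap bR$, a least common multiple. Axiom (B3) says that dividing out the greatest common divisor leaves coprime cofactors; since cofactors are not unique in the presence of zero divisors, it requires that every choice of the first cofactor can be completed. Proposition~\ref{prop:ring} below verifies that $\operatorname{Div}(R)$ is a Bezout monoid for every Bezout ring $R$. The paper \cite{source} states as open the question whether Bezout monoids describe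 divisibility in Bezout rings. We consider the following natural reading of that question; it is an interpretation, not the formulation of \cite{source}.

\begin{quote}
Is every Bezout monoid realizable?
\end{quote}

The simplest cases suggest a positive answer. The positive cone of a totally ordered abelian group, with a zero adjoined, is a Bezout monoid, and it is the divisibility monoid of a valuation domain. Finite products of such chains are realized by finite products of valuation domains. One may then hope to realize a directed union of such products by a directed union of rings. This last step fails, because the rings have to be chosen compatibly.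

In Section~\ref{sec:SI} we construct, for every linearly ordered set $I$, a Bezout monoid $S_I$, which is a directed union of finite products of chains. If $I$ is infinite, then $|S_I|=|I|$; if $I$ is finite and nonempty, then $|S_I|=\aleph_0$; and $S_\emptyset=\{0,1\}$.

\begin{theorem}\label{thm:A}
If $|I|\ge\aleph_3$, then $S_I$ is not isomorphic to the divisibility monoid of any commutative ring, Bezout or not.
\end{theorem}

With $I=\omega_3$ this answers the question in the negative, by a Bezout monoid of cardinality $\aleph_3$. Within the family $S_I$ the cardinal is sharp.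

\begin{theorem}\label{thm:B}
If $|I|\le\aleph_2$, then $S_I$ is isomorphic to the divisibility monoid of a Bezout ring. Hence $S_I$ is realizable if and only if $|I|\le\aleph_2$.
\end{theorem}

\begin{corollary}\label{cor:C}
\begin{enumerate}
\item[(1)] Realizable Bezout monoids are not closed under directed unions, with inclusions preserving $\cdot,\wedge,\vee,0,1$.
\item[(2)] The class of realizable Bezout monoids is not closed under $L_{\infty\omega}$-equivalence in the language of monoids. So no first-order axioms, and no $L_{\infty\omega}$ axioms, characterize divisibility in Bezout rings.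
\end{enumerate}
\end{corollary}

All proofs are in ZFC. We do not determine whether every Bezout monoid of cardinality at most $\aleph_2$ is realizable.

The core of the argument is finite. Section~\ref{sec:diagram} describes a commutative diagram of chains, indexed by the subsets of $\{1,2,3,4\}$, that is not induced by any commutative diagram of rings. The monoid $S_I$ contains a trace of this diagram over every four-element subset of $I$. In a ring realizing $S_I$, the elements that witness the obstruction are attached to triples of indices, but each may depend on finitely many further indices. If $|I|\ge\aleph_3$, Kuratowski's free set lemma produces four indices on which this extra dependence is invisible, and the finite obstruction applies. If $|I|\le\aleph_2$, one can arrange that in every four-element set some triple depends on the fourth index; this removes one arrow from the diagram, and the rest of the diagram does lift.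

\section{Divisibility in rings, chains and products}\label{sec:basics}

\begin{proposition}\label{prop:ring}
If $R$ is a Bezout ring, then $\operatorname{Div}(R)$ is a Bezout monoid, with $aR\wedge bR=aR+bR$ and $aR\vee bR=aR\cap bR$.
\end{proposition}

\begin{proof}
Let $aR+bR=dR$ and write $a=da'$, $b=db'$, $d=ua+vb$. Then $d=d(ua'+vb')$, so
\begin{equation}\label{eq:split}
x=xua'+xvb'\qquad\text{for all }x\in dR .
\end{equation}
The ideal $dR$ is the smallest principal ideal containing $a$ and $b$, so it is the meet. If $x=as=bt$, then \eqref{eq:split} gives $x=db'tua'+da'svb'\in da'b'R$. Since $da'b'\in aR\cap bR$, we get $aR\cap bR=da'b'R$, which is principal and is therefore the join. Multiplying the equations $a=da'$, $b=db'$, $d=ua+vb$ by $c$ shows that $caR+cbR=cdR$ and $caR\cap cbR=cda'b'R$; this is (B2). If $x=dt\in cR\cap dR$, then $xua'=tua\in cR\cap aR$ and $xvb'=tvb\in cR\cap bR$, so \eqref{eq:split} gives $cR\cap(aR+bR)\subseteq (cR\cap aR)+(cR\cap bR)$. The reverse inclusion always holds, and in a lattice one distributive law implies the other; this is (B1). For (B3) let $da_1R=aR$. Replacing the generator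 $a$ by $da_1$ we may take $a'=a_1$. Put $w=1-ua'-vb'$, so $dw=0$, and let $b_1R=b'R+wR$. Then $db_1R=db'R=bR$, and $a_1R+b_1R$ contains $ua'+vb'+w=1$.
\end{proof}

It is convenient to replace isomorphisms $\operatorname{Div}(R)\cong S$ by maps on elements. Let $R$ be a ring and $S$ a Bezout monoid. A \emph{value map} is a surjective map $v\colon R\to S$ with $v(xy)=v(x)v(y)$ such that $x$ divides $y$ in $R$ if and only if $v(x)\le v(y)$. For such a map $v(x)=v(y)$ if and only if $xR=yR$, so $xR\mapsto v(x)$ is an isomorphism $\operatorname{Div}(R)\to S$; conversely, every isomorphism $\operatorname{Div}(R)\to S$ arises from a value map. The next lemma lists all that the proof of Theorem~\ref{thm:A} uses about rings. The ring is not assumed to be Bezout.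

\begin{lemma}\label{lem:value}
Let $v\colon R\to S$ be a value map from a ring to a Bezout monoid.
\begin{enumerate}
\item[(a)] $v(x)=0$ if and only if $x=0$; $v(x)=1$ if and only if $x$ is a unit; $v(-x)=v(x)$.
\item[(b)] $v(x+y)\ge v(x)\wedge v(y)$.
\item[(c)] Every idempotent $\varepsilon\in S$ is $v(e)$ for an idempotent $e\in R$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The isomorphism $\operatorname{Div}(R)\to S$ sends the least element $R$ to $1$ and the greatest element $0R$ to $0$, and $(-x)R=xR$. (b) Choose $z$ with $v(z)=v(x)\wedge v(y)$. Then $z$ divides $x$ and $y$, hence $x+y$. (c) Let $\varepsilon=v(x)$. From $v(x)=v(x^2)$ we get $x=x^2c$ for some $c$. Then $e=xc$ satisfies $e^2=x^2c\cdot c=e$ and $ex=x$, so $eR=xR$.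
\end{proof}

A \emph{valuation domain} is an integral domain $V$ in which, of any two elements, one divides the other; fields are included. Such a ring is Bezout, since of two generators one is redundant. Its nonunits form an ideal: if $x,y$ are nonunits and $y=xc$, then $x+y=x(1+c)$ is a nonunit. In particular a unit plus a nonunit is a unit.

For a totally ordered abelian group $\Gamma$, written multiplicatively, let $\Gamma^+_0=\{\gamma\in\Gamma:\gamma\ge1\}\cup\{0\}$. We call a monoid of this form a \emph{cone}. Since $\gamma$ divides $\delta$ exactly when $\delta\gamma^{-1}\ge1$, the natural order of a cone is the order of $\Gamma$ with $0$ placed on top. Nonzero elements of a cone can be canceled, and a product of nonzero elements is nonzero.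

\begin{lemma}\label{lem:cone}
\begin{enumerate}
\item[(a)] Every cone is a Bezout monoid.
\item[(b)] A monoid homomorphism between cones preserves $\wedge$ and $\vee$.
\item[(c)] Every cone is the divisibility monoid of a valuation domain.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) A chain is a distributive lattice, with $\wedge=\min$ and $\vee=\max$, and multiplication by a fixed element is monotone, so it commutes with $\min$ and $\max$. For (B3), if $d=y$, take $y_1=1$; this covers $x=0$. Otherwise $d=x\ne0$, cancellation gives $x_1=1$, and any $y_1$ with $xy_1=y$ works.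

(b) A homomorphism preserves divisibility, so it is a monotone map of chains.

(c) For a nonzero element $f$ of the group ring $\mathbb Q[\Gamma]$ let $v(f)$ be the least group element that occurs in $f$. The least term of a product is the product of the least terms, so $\mathbb Q[\Gamma]$ is a domain and $v$ extends to a multiplicative map on the nonzero elements of its fraction field, with $v(x+y)\ge\min(v(x),v(y))$ when $x+y\neq0$. The ring $V=\{x:v(x)\ge1\}\cup\{0\}$ is a valuation domain, and $v$, with $v(0)=0$, is a value map $V\to\Gamma^+_0$.
\end{proof}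

\begin{lemma}\label{lem:product}
A product $\prod_\lambda R_\lambda$ of Bezout rings is a Bezout ring, and its divisibility monoid is $\prod_\lambda\operatorname{Div}(R_\lambda)$.
\end{lemma}

\begin{proof}
The equality $fR+gR=dR$ holds if and only if the equations $f=dx$, $g=dy$, $d=af+bg$ have a solution. These equations, and the equation $g=fx$ expressing divisibility, are solved coordinate by coordinate.
\end{proof}

\section{A finite diagram that does not lift}\label{sec:diagram}

Suppose that elements $r_1,\dots,r_4$ and $h_{tu}$ $(t<u)$ of a ring satisfy $r_th_{tu}=r_u$. Think of $h_{tu}$ as a choice of quotient $r_u/r_t$. For $t<u<w$ the \emph{defect}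
\[
m_{tuw}=h_{tu}h_{uw}-h_{tw}
\]
is annihilated by $r_t$, because $r_th_{tu}h_{uw}=r_w=r_th_{tw}$. For any elements $h_{tu}$ whatsoever, the four defects satisfy
\begin{equation}\label{eq:cocycle}
m_{123}h_{34}+m_{134}\;=\;h_{12}h_{23}h_{34}-h_{14}\;=\;h_{12}m_{234}+m_{124},
\end{equation}
since $h_{13}h_{34}$ cancels on the left and $h_{12}h_{24}$ cancels on the right (Figure~\ref{fig:square}). So if $m_{123}$, $m_{124}$ and $m_{234}$ vanish, then so does $m_{134}$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.7]
\fill[gray!25] (0,0)--(1,1)--(1,0)--cycle;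
\draw (0,0)--(0,1)--(1,1)--(1,0)--cycle;
\draw (0,0)--(1,1);
\node[below left] at (0,0) {$1$};
\node[above left] at (0,1) {$2$};
\node[above right] at (1,1) {$3$};
\node[below right] at (1,0) {$4$};
\node at (0.3,0.75) {$m_{123}$};
\node at (0.7,0.25) {$m_{134}$};
\draw (2.5,0)--(2.5,1)--(3.5,1)--(3.5,0)--cycle;
\draw (2.5,1)--(3.5,0);
\node[below left] at (2.5,0) {$1$};
\node[above left] at (2.5,1) {$2$};
\node[above right] at (3.5,1) {$3$};
\node[below right] at (3.5,0) {$4$};
\node at (2.8,0.25) {$m_{124}$};
\node at (3.2,0.75) {$m_{234}$};
\end{tikzpicture}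
\caption{The two triangulations of the quadrilateral $1234$. An edge $tu$ carries an element $h_{tu}$, and a triangle $tuw$ carries the defect $m_{tuw}=h_{tu}h_{uw}-h_{tw}$. Comparing the path $1,2,3,4$ with the edge $14$ across the left triangulation gives $h_{12}h_{23}h_{34}-h_{14}=m_{123}h_{34}+m_{134}$; across the right one it gives $h_{12}m_{234}+m_{124}$. The shaded triangle $134$ is the bad triple.}\label{fig:square}
\end{figure}

We want divisibility data alone to force three defects to be $0$ and the fourth to be a unit. A defect $m_{tuw}$ vanishes in a domain in which $r_t\ne0$. The defect $m_{134}$ is a unit in a valuation domain in which $h_{13}$ and $h_{34}$ are units and $h_{14}$ is not; there $r_1$, which annihilates $m_{134}$, must be $0$. These requirements conflict in one domain, so we place them at different vertices of a diagram: one chain for each triple, all mapping to the chain $\{1,0\}$ of a field, where \eqref{eq:cocycle} is evaluated. The element $h_{tu}$ comes from a vertex attached to the pair $tu$. From there it must be possible both to make $h_{tu}$ a unit while $r_t$ survives, and to kill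 $r_t$ while $h_{tu}$ remains a nonunit. A cone of rank two, in which the value of $r_t$ exceeds all powers of the value of $h_{tu}$, admits both maps.

Let $[4]=\{1,2,3,4\}$, and write $134$ for $\{1,3,4\}$ and so on. The triples $123$, $124$, $234$ are \emph{good}, and $134$ is \emph{bad}. The letters $\rho$ and $\eta$ denote the intended values of the elements $r$ and $h$. For $\alpha\subseteq[4]$ define a cone $D_\alpha$:
\begin{itemize}
\item $D_\emptyset=D_{[4]}=\{1,0\}$;
\item $D_\alpha=\{\rho^m:m\ge0\}\cup\{0\}$ if $\alpha$ is a singleton or a good triple;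
\item $D_\alpha=\{\rho^m\eta^n: m>0,\ n\in\mathbb Z,\ \text{or}\ m=0,\ n\ge0\}\cup\{0\}$ if $\alpha$ is a pair; this is the cone of $\mathbb Z\times\mathbb Z$ with the lexicographic order;
\item $D_{134}=\{\eta^n:n\ge0\}\cup\{0\}$.
\end{itemize}
For $\alpha\subseteq\beta$ define a map $\varphi_{\alpha\beta}\colon D_\alpha\to D_\beta$ with $0\mapsto0$ and $1\mapsto1$. Let $\varphi_{\alpha\alpha}$ be the identity. For $\alpha=\emptyset$ there is nothing more to say. For the other proper inclusions:
\begin{itemize}
\item \emph{$\alpha=\{a\}$.} $\varphi_{\alpha\beta}(\rho^m)=\xi^m$, where $\xi=\rho$ if $\beta$ is a pair with $a=\min\beta$, $\xi=\rho\eta$ if $\beta$ is a pair with $a=\max\beta$, $\xi=\rho$ if $\beta$ is a good triple, and $\xi=0$ if $\beta$ is $134$ or $[4]$.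
\item \emph{$\alpha$ a pair, $\beta$ a good triple.} $\rho^m\eta^n\mapsto\rho^m$.
\item \emph{$\alpha$ a pair, $\beta=134$ or $[4]$.} $\rho^m\eta^n\mapsto0$ for $m>0$. Moreover $\eta^n\mapsto\eta^n$ if $(\alpha,\beta)=(14,134)$, and $\eta^n\mapsto1$ in all other cases.
\item \emph{$\alpha$ a good triple, $\beta=[4]$.} $\rho^m\mapsto0$ for $m>0$.
\item \emph{$\alpha=134$, $\beta=[4]$.} $\eta^n\mapsto1$.
\end{itemize}

\begin{lemma}\label{lem:diagram}
Each $\varphi_{\alpha\beta}$ preserves $\cdot,\wedge,\vee,0,1$, and $\varphi_{\beta\gamma}\varphi_{\alpha\beta}=\varphi_{\alpha\gamma}$ for $\alpha\subseteq\beta\subseteq\gamma$.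
\end{lemma}

\begin{proof}
Exponents add under multiplication, and a product has positive $\rho$-exponent exactly when one of the factors has; so each map is multiplicative, and Lemma~\ref{lem:cone}(b) applies. For the compositions let $\alpha\subsetneq\beta\subsetneq\gamma$. If $\alpha=\emptyset$, both sides fix $0$ and $1$. If $\alpha$ is a singleton, it suffices to follow $\rho$. Through a pair $\beta$ it goes to $\rho$ or $\rho\eta$, and then to $\rho$ if $\gamma$ is a good triple and to $0$ if $\gamma$ is $134$ or $[4]$. Through a triple $\beta$ it goes to $\rho$ or $0$, and then to $0$ in $D_{[4]}$. If $\alpha$ is a pair, then $\beta$ is a triple and $\gamma=[4]$. Through a good triple $\rho^m\eta^n$ goes to $\rho^m$, and then to $1$ if $m=0$ and to $0$ if $m>0$. Through $134$ it goes to $0$ if $m>0$, and to a power of $\eta$ and then to $1$ if $m=0$. In each case this is $\varphi_{\alpha\gamma}$.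
\end{proof}

Each $D_\alpha$ is realized by a valuation domain. The diagram as a whole is not. A \emph{lifting} of the diagram consists of rings $R_\alpha$, value maps $v_\alpha\colon R_\alpha\to D_\alpha$ and ring homomorphisms $\psi_{\alpha\beta}\colon R_\alpha\to R_\beta$ for $\alpha\subseteq\beta$, with $\psi_{\alpha\alpha}$ the identity, such that $\psi_{\beta\gamma}\psi_{\alpha\beta}=\psi_{\alpha\gamma}$ and $v_\beta\psi_{\alpha\beta}=\varphi_{\alpha\beta}v_\alpha$. The following proposition is not used later; its proof is the model for the proof of Theorem~\ref{thm:A}.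

\begin{proposition}\label{prop:nolift}
The diagram $(D_\alpha,\varphi_{\alpha\beta})$ has no lifting.
\end{proposition}

\begin{proof}
Suppose it has one. We denote an element of $R_\alpha$ and its images in the rings $R_\beta$, $\beta\supseteq\alpha$, by the same letter; this is consistent because the $\psi$ commute. Choose $r_t\in R_{\{t\}}$ of value $\rho$. For $t<u$ the elements $r_t,r_u$ have the values $\rho$ and $\rho\eta$ in $R_{tu}$, so there is $h_{tu}\in R_{tu}$ with $r_th_{tu}=r_u$, and $v_{tu}(h_{tu})=\eta$ by cancellation. Form $m_{tuw}\in R_{tuw}$. For a good triple, $r_tm_{tuw}=0$ gives $\rho\, v_{tuw}(m_{tuw})=0$, so $m_{tuw}=0$. In $R_{134}$ the elements $h_{13},h_{34},h_{14}$ have the values $1,1,\eta$. From $h_{13}h_{34}=m_{134}+h_{14}$ and Lemma~\ref{lem:value}(b) we get $1\ge v_{134}(m_{134})\wedge\eta$; in a chain with least element $1\neq\eta$ this forces $v_{134}(m_{134})=1$. In $R_{[4]}$ the identity \eqref{eq:cocycle} now gives $m_{134}=0$, while $v_{[4]}(m_{134})=\varphi_{134,[4]}(1)=1\neq0$.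
\end{proof}

The proof uses all four arrows from triples to $[4]$. Proposition~\ref{prop:lift} will show that the diagram lifts as soon as any one of them is dropped.

\section{The monoids $S_I$}\label{sec:SI}

Proposition~\ref{prop:nolift} concerns a diagram, while the question concerns a single monoid. We now build a monoid that contains the diagram over every four-element subset of a linearly ordered set $I$. The coordinates of the monoid are the ways in which at most four elements of $I$ can play roles in $[4]$.

A \emph{place} is a pair $p=(J_p,\tau_p)$, where $J_p\subseteq I$, $|J_p|\le4$, and $\tau_p\colon J_p\to[4]$ is an order-preserving injection. Its \emph{type} is $\alpha(p)=\tau_p(J_p)$, and $D_p=D_{\alpha(p)}$. Let $X$ be the set of places. For $A\subseteq I$ let $p|_A=(J_p\cap A,\tau_p|_{J_p\cap A})$. Write $q\sqsubseteq p$ if $J_q\subseteq J_p$ and $q=p|_{J_q}$; then $\alpha(q)\subseteq\alpha(p)$, and we put $\varphi_{qp}=\varphi_{\alpha(q)\alpha(p)}\colon D_q\to D_p$. For finite $A\subseteq I$ the set $P_A=\{p\in X:J_p\subseteq A\}$ is finite, $p|_A\in P_A$ for all $p$, and $p|_A=p$ for $p\in P_A$.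

\begin{definition}\label{def:SI}
A finite set $A\subseteq I$ \emph{supports} $s\in\prod_{p\in X}D_p$ if $s(p)=\varphi_{p|_A,p}(s(p|_A))$ for all $p\in X$. Let $S^A$ be the set of elements supported by $A$, and let $S_I$ be the union of the sets $S^A$ over all finite $A\subseteq I$.
\end{definition}

An element supported by $A$ is arbitrary at the places inside $A$, and at every other place its value is pushed forward from the part of the place that lies in $A$. For example, if $I=\{i\}$, the places are the empty place and the four places $(\{i\},i\mapsto t)$, and $S_I$ is the product of $\{1,0\}$ with four copies of $\{\rho^m:m\ge0\}\cup\{0\}$.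

\begin{lemma}\label{lem:support}
Let $A\subseteq B$ be finite subsets of $I$.
\begin{enumerate}
\item[(a)] $S^A\subseteq S^B$.
\item[(b)] $S^A$ contains the constants $0,1$ and is closed under pointwise $\cdot,\wedge,\vee$, and restriction to $P_A$ is a bijection $S^A\to\prod_{p\in P_A}D_p$ preserving these operations.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $s\in S^A$ and $p\in X$. Since $(p|_B)|_A=p|_A$, we have $s(p|_B)=\varphi_{p|_A,p|_B}(s(p|_A))$. Applying $\varphi_{p|_B,p}$ and Lemma~\ref{lem:diagram} gives $\varphi_{p|_B,p}(s(p|_B))=\varphi_{p|_A,p}(s(p|_A))=s(p)$.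

(b) Closure holds because the maps $\varphi$ preserve all the operations. The condition in Definition~\ref{def:SI} is empty for $p\in P_A$, and for $p\notin P_A$ it determines $s(p)$ from the values on $P_A$.
\end{proof}

By (a), finitely many elements of $S_I$ have a common support, so $S_I$ is a commutative monoid with $0$ under pointwise multiplication, closed under pointwise $\wedge$ and $\vee$.

\begin{proposition}\label{prop:SIbezout}
$S_I$ is a Bezout monoid, and its natural order, meets and joins are pointwise.
\end{proposition}

\begin{proof}
If $x$ divides $y$ in $S_I$, then $x(p)\le y(p)$ for all $p$. Conversely, assume this, and let $A$ support $x$ and $y$. By Lemma~\ref{lem:support}(b) there is $c\in S^A$ with $x(p)c(p)=y(p)$ for $p\in P_A$. The elements $xc$ and $y$ of $S^A$ agree on $P_A$, so they are equal. Thus the natural order is the pointwise order. It is a partial order in which the pointwise $\wedge$ and $\vee$ are meet and join, and (B1), (B2) hold because they hold in each $D_p$. For (B3) let $d=x\wedge y$ and $dx_1=x$, and let $A$ support $x,y,x_1$. Using (B3) in $D_p$ for $p\in P_A$, choose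 $y_1\in S^A$ such that $dy_1=y$ and $x_1\wedge y_1=1$ hold on $P_A$. All terms lie in $S^A$, so both equations hold in $S_I$.
\end{proof}

We need elements of $S_I$ that play the role of the values of $r_1,\dots,r_4$. For $i\in I$ define $\rho_i$ by
\[
\rho_i(p)=\begin{cases}\varphi_{\{\tau_p(i)\},\,\alpha(p)}(\rho)&\text{if }i\in J_p,\\ 0&\text{otherwise.}\end{cases}
\]
It is supported by $\{i\}$: if $i\in J_p$ this is the definition, and otherwise $p|_{\{i\}}$ is the empty place, where $\rho_i$ has the value $0$. For $i<j$ the relation $\rho_i\le\rho_j$ fails, for instance at $p=(\{j\},j\mapsto1)$, where $\rho_i(p)=0$ and $\rho_j(p)=\rho$. We repair this with an idempotent that cuts out the places containing both indices. For $i<j$ let $\varepsilon_{ij}(p)=1$ if $i,j\in J_p$ and $\varepsilon_{ij}(p)=0$ otherwise. Since $i,j\in J_p$ if and only if $i,j\in J_{p|_{\{i,j\}}}$, this idempotent is supported by $\{i,j\}$.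

\begin{lemma}\label{lem:special}
For $i<j$ we have $\rho_i\le\varepsilon_{ij}\rho_j$ in $S_I$. At a place $q$ with $J_q=\{i,j\}$ we have $\rho_i(q)=\rho$ and $(\varepsilon_{ij}\rho_j)(q)=\rho\eta$.
\end{lemma}

\begin{proof}
If $J_q=\{i,j\}$, then $\tau_q(i)<\tau_q(j)$ because $\tau_q$ preserves order, and the second statement follows. If $i,j\in J_p$, apply the monotone map $\varphi_{qp}$, with $q=p|_{\{i,j\}}$, to $\rho\le\rho\eta$. At all other places the right side is $0$.
\end{proof}

This is where the order of $I$ is used: it guarantees that the divisibility between $\rho_i$ and $\rho_j$ goes in the same direction at all places.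

\begin{proposition}\label{prop:card}
If $I$ is infinite, then $|S_I|=|I|$. If $I$ is finite and nonempty, then $|S_I|=\aleph_0$. Finally, $S_\emptyset=\{0,1\}$.
\end{proposition}

\begin{proof}
Each $S^A$ is a finite product of countable sets. If $I$ is infinite, it has $|I|$ finite subsets, so $|S_I|\le|I|$. The elements $\rho_i$ are pairwise distinct, since at $(\{i\},i\mapsto1)$ only $\rho_i$ is nonzero; so $|S_I|\ge|I|$. If $I$ is finite, then $S_I=S^I\cong\prod_{p\in X}D_p$. This product has an infinite factor if $I\neq\emptyset$, and it consists of the single factor $D_\emptyset$ if $I=\emptyset$.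
\end{proof}

\section{Free sets}\label{sec:free}

For a set $Y$ let $[Y]^n$ be the set of $n$-element subsets and $[Y]^{<\omega}$ the set of finite subsets. Given $F\colon[Y]^n\to[Y]^{<\omega}$, a set $H\in[Y]^{n+1}$ is \emph{free} for $F$ if $x\notin F(H\setminus\{x\})$ for all $x\in H$. In our application $F(T)$ is a support of an element attached to the triple $T$, and a free set is a four-element set in which no triple depends on the remaining index. The case $n=1$ shows the pattern. On $\omega$ the map $F(\{m\})=\{0,\dots,m\}$ has no free pair, since the smaller element of a pair lies in the set assigned to the larger. On an uncountable set a free pair always exists: take a countably infinite subset closed under $F$, a point $x$ outside it, and a point $y$ inside it that avoids the finite set $F(\{x\})$. Each further step in $n$ costs one cardinal. The following two statements are due to Kuratowski; we include the proofs.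

\begin{lemma}\label{lem:free}
Let $n\ge0$.
\begin{enumerate}
\item[(a)] If $|Y|\ge\aleph_n$, then every $F\colon[Y]^n\to[Y]^{<\omega}$ has a free $(n+1)$-element set.
\item[(b)] If $|Y|\le\aleph_n$, then some $F\colon[Y]^{n+1}\to[Y]^{<\omega}$ has no free $(n+2)$-element set.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Induction on $n$. For $n=0$ pick $x\notin F(\emptyset)$. Let $n\ge1$. Start with $Z_0\subseteq Y$ of cardinality $\aleph_{n-1}$, put $Z_{k+1}=Z_k\cup\bigcup\{F(s):s\in[Z_k]^n\}$ and $Z=\bigcup_kZ_k$. Then $|Z|=\aleph_{n-1}$ and $F(s)\subseteq Z$ for $s\in[Z]^n$. Pick $x\in Y\setminus Z$. By induction the map $F'(s)=F(s\cup\{x\})\cap Z$ on $[Z]^{n-1}$ has a free $n$-element set $H'\subseteq Z$. Put $H=H'\cup\{x\}$. Then $x\notin F(H')$, since $F(H')\subseteq Z$. For $y\in H'$ we have $y\in Z$ and $y\notin F'(H'\setminus\{y\})=F(H\setminus\{y\})\cap Z$, so $y\notin F(H\setminus\{y\})$.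

(b) Induction on $n$. We may assume that $Y$ is a subset of the ordinal $\omega_n$. For $n=0$ take $F(\{m\})=\{x\in Y:x\le m\}$. Let $n\ge1$. For $\xi\in Y$ the set $Y\cap\xi$ of smaller elements has cardinality at most $\aleph_{n-1}$, so by induction there is $F_\xi\colon[Y\cap\xi]^n\to[Y\cap\xi]^{<\omega}$ without a free $(n+1)$-element set. Put $F(s)=F_{\max s}(s\setminus\{\max s\})$. If $|H|=n+2$ and $\xi=\max H$, then $H\setminus\{\xi\}$ is not free for $F_\xi$, so some $y\in H\setminus\{\xi\}$ lies in $F_\xi(H\setminus\{\xi,y\})=F(H\setminus\{y\})$.
\end{proof}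

\section{Proof of Theorem~\ref{thm:A}}\label{sec:A}

Let $|I|\ge\aleph_3$ and suppose that $v\colon R\to S_I$ is a value map from some ring $R$. We imitate the proof of Proposition~\ref{prop:nolift} inside $R$.

Choose $r_i\in R$ with $v(r_i)=\rho_i$. For $i<j$ choose, by Lemma~\ref{lem:value}(c), an idempotent $e_{ij}$ with $v(e_{ij})=\varepsilon_{ij}$, and, by Lemma~\ref{lem:special}, an element $h_{ij}$ with
\begin{equation}\label{eq:h}
r_ih_{ij}=e_{ij}r_j .
\end{equation}
For $i<j<k$ put $m_{ijk}=h_{ij}h_{jk}-h_{ik}$.

The difficulty is that there are no ring homomorphisms along which to transport information. Equation \eqref{eq:h} determines $v(h_{ij})$ at places where $\rho_i\neq0$, but it says nothing at places of type $134$ or $[4]$, where $\rho_i=0$ and where the contradiction is to be found. The substitute is that $v(h_{ij})$ and $v(m_{ijk})$ have finite supports: the value at a place $p$ is the image of the value at the restriction of $p$ to the support. These supports may be larger than $\{i,j\}$ and $\{i,j,k\}$, so we choose four indices that avoid each other's supports.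

For $i<j$ let $F(\{i,j\})$ be a finite support of $v(h_{ij})$ containing $i$ and $j$. For $i<j<k$ let $F(\{i,j,k\})$ be a finite support of $v(m_{ijk})$ containing $F(Q)$ for the three pairs $Q\subseteq\{i,j,k\}$. Such sets exist by Lemma~\ref{lem:support}(a). By Lemma~\ref{lem:free}(a) with $n=3$, the map $F$ on triples has a free set $U=\{i<j<k<l\}$. This is the only use of the hypothesis $|I|\ge\aleph_3$. Each triple $T\subseteq U$ satisfies $F(T)\cap U=T$. Each pair $Q\subseteq U$ satisfies $F(Q)\cap U=Q$, because $F(Q)\cap U\subseteq F(T)\cap F(T')\cap U=T\cap T'=Q$ for the two triples $T,T'$ with $Q\subseteq T,T'\subseteq U$. Let $\tau\colon U\to[4]$ be the order isomorphism, and for $B\subseteq U$ let $p_B=(B,\tau|_B)$. Then $p_C|_{F(B)}=p_B$ whenever $B\subseteq C\subseteq U$ and $B$ is a pair or a triple. Hence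
\begin{equation}\label{eq:transport}
v(h_{ab})(p_C)=\varphi_{p_{ab},p_C}\bigl(v(h_{ab})(p_{ab})\bigr),\qquad
v(m_{abc})(p_U)=\varphi_{p_{abc},p_U}\bigl(v(m_{abc})(p_{abc})\bigr)
\end{equation}
for $a<b$ in $C\subseteq U$ and for $a<b<c$ in $U$, respectively.

\medskip\noindent\emph{Step 1: $v(m_{ijk})$, $v(m_{ijl})$ and $v(m_{jkl})$ are $0$ at $p_U$.}
Let $abc$ be one of $ijk$, $ijl$, $jkl$, so that $p_{abc}$ has good type. By \eqref{eq:h},
\[
r_am_{abc}=e_{ab}r_bh_{bc}-e_{ac}r_c=(e_{ab}e_{bc}-e_{ac})\,r_c .
\]
Let $g=e_{ab}e_{bc}e_{ac}$. Since the $e$'s are idempotent, $g\,e_{ab}e_{bc}=g=g\,e_{ac}$, so $g\,r_am_{abc}=0$ and $\varepsilon_{ab}\varepsilon_{bc}\varepsilon_{ac}\,\rho_a\,v(m_{abc})=0$ in $S_I$. At $p_{abc}$ the three idempotents are $1$ and $\rho_a$ has the value $\rho\ne0$, so $v(m_{abc})(p_{abc})=0$. By \eqref{eq:transport}, $v(m_{abc})(p_U)=0$.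

\medskip\noindent\emph{Step 2: $v(m_{ikl})(p_U)=1$.}
For $a<b$ in $U$, equation \eqref{eq:h} and Lemma~\ref{lem:special} give $\rho\cdot v(h_{ab})(p_{ab})=\rho\eta$, so $v(h_{ab})(p_{ab})=\eta$. The place $q=p_{ikl}$ has type $134$, and the places $p_{ik},p_{kl},p_{il}$ have types $13,34,14$. By \eqref{eq:transport},
\[
v(h_{ik})(q)=1,\qquad v(h_{kl})(q)=1,\qquad v(h_{il})(q)=\eta .
\]
From $h_{ik}h_{kl}=m_{ikl}+h_{il}$ and Lemma~\ref{lem:value}(b) we get $v(h_{ik})v(h_{kl})\ge v(m_{ikl})\wedge v(h_{il})$. At $q$ this reads $1\ge v(m_{ikl})(q)\wedge\eta$ in the chain $D_{134}$, whose least element is $1\neq\eta$. So $v(m_{ikl})(q)=1$, and \eqref{eq:transport} gives $v(m_{ikl})(p_U)=1$.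

\medskip\noindent\emph{Step 3: the contradiction.}
The identity \eqref{eq:cocycle}, with $i,j,k,l$ in place of $1,2,3,4$, gives $m_{ikl}=h_{ij}m_{jkl}+m_{ijl}-m_{ijk}h_{kl}$. By Lemma~\ref{lem:value}(a),(b),
\[
v(m_{ikl})\ \ge\ v(h_{ij})v(m_{jkl})\ \wedge\ v(m_{ijl})\ \wedge\ v(m_{ijk})v(h_{kl}) .
\]
At $p_U$ the right side is $0$ by Step 1, and $0$ is the greatest element of $D_{[4]}=\{1,0\}$. So $v(m_{ikl})(p_U)=0$, which contradicts Step 2. This proves Theorem~\ref{thm:A}. \qed

\section{Realizing $S_I$ when $|I|\le\aleph_2$}\label{sec:B}

To prove Theorem~\ref{thm:B} we would like to repeat the definition of $S_I$ with valuation domains in place of the cones $D_p$ and ring homomorphisms in place of the maps $\varphi$. By Proposition~\ref{prop:nolift} no such commutative diagram exists. We first show that it exists after one arrow from a triple to $[4]$ is dropped, and then use Lemma~\ref{lem:free}(b) to decide which arrow to drop over each four-element subset of $I$.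

\subsection*{Lifting all arrows but one}

For a field $K$ and an indeterminate $y$, the ring $K[y]_{(y)}$ consists of the fractions $f/g$ of polynomials with $g(0)\neq0$. It is a valuation domain whose nonzero elements are the products of a unit and a power $y^m$, $m\ge0$, with $m$ unique, and setting $y=0$ is a homomorphism onto $K$. We use the following fact.
\begin{enumerate}
\item[(L)] If $V$ is a valuation domain, $K\to V$ a ring homomorphism and $b\in V$ a nonunit, then the homomorphism extends to $K[y]_{(y)}\to V$ with $y\mapsto b$.
\end{enumerate}
Indeed, a polynomial with nonzero constant term is sent to a unit plus a nonunit, which is a unit.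

For $\alpha\subsetneq[4]$ we define a ring $V_\alpha$ with \emph{named elements} $r_t$ $(t\in\alpha)$ and $h_{tu}$ $(t<u$ in $\alpha)$. The symbols that are adjoined are independent indeterminates.
\begin{itemize}
\item $V_\emptyset=\mathbb Q$, and $V_{\{t\}}=\mathbb Q[r_t]_{(r_t)}$.
\item For a pair $t<u$ let $W_{tu}=\mathbb Q(h_{tu})[r_t]_{(r_t)}$, and let $\pi\colon W_{tu}\to\mathbb Q(h_{tu})$ set $r_t=0$. Put $V_{tu}=\pi^{-1}\bigl(\mathbb Q[h_{tu}]_{(h_{tu})}\bigr)$ and $r_u=r_th_{tu}$.
\item For a good triple $t<u<w$ put $V_{tuw}=\mathbb Q(h_{tu},h_{tw})[r_t]_{(r_t)}$, with $h_{uw}=h_{tw}/h_{tu}$, $r_u=r_th_{tu}$ and $r_w=r_th_{tw}$.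
\item $V_{134}=\mathbb Q(h_{13},h_{34})[h_{14}]_{(h_{14})}$, with $r_1=r_3=r_4=0$.
\end{itemize}
For singletons and triples these are valuation domains with the value maps $v_\alpha$ given by $r_t\mapsto\rho$, respectively $h_{14}\mapsto\eta$. Pairs need an argument.

\begin{lemma}\label{lem:pair}
Write $V,W,r,h$ for $V_{tu},W_{tu},r_t,h_{tu}$. The nonzero elements of $V$ are the products $c\,r^mh^n$ with $c$ a unit of $V$ and $\rho^m\eta^n\in D_{tu}$, and $m,n$ are unique. The ring $V$ is a valuation domain with the value map $v_{tu}(c\,r^mh^n)=\rho^m\eta^n$.
\end{lemma}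

\begin{proof}
A nonzero $x\in W$ is $r^mb$ with $b$ a unit of $W$ and $m\ge0$ unique, and $\pi(b)=h^nc'$ with $n\in\mathbb Z$ unique and $c'$ a unit of $\mathbb Q[h]_{(h)}$. Then $c=bh^{-n}$ is a unit of $W$ with $\pi(c)=c'$ and $\pi(c^{-1})=c'^{-1}$, so $c$ is a unit of $V$, and $x=c\,r^mh^n$. Now $\pi(x)=0$ if $m>0$ and $\pi(x)=c'h^n$ if $m=0$; hence $x\in V$ if and only if $m>0$ or $n\ge0$. Consequently $c\,r^mh^n$ divides $c_1r^{m_1}h^{n_1}$ in $V$ if and only if $(m,n)\le(m_1,n_1)$ lexicographically; for $m_1<m$ the quotient is not even in $W$.
\end{proof}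

The field at the top vertex depends on the triple $T$ whose arrow is dropped. A homomorphism from $V_{tuw}$, with $tuw$ good, forces the relation $h_{tu}h_{uw}=h_{tw}$ in the target. A homomorphism from $V_{134}$ that induces $\eta^n\mapsto1$ is injective, so it forces $h_{13},h_{34},h_{14}$ to be algebraically independent. If $T=134$, we let all relations hold by taking $h_{tu}=x_u/x_t$. If $T$ is good, we must break the relation at $134$, and by \eqref{eq:cocycle} at least one other relation breaks with it. A pair lies in exactly two triples, so modifying $h$ on the pair $T\cap134$ breaks the relations at $T$ and at $134$ only.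

So let $x_1,\dots,x_4,z$ be indeterminates. For a triple $T\subseteq[4]$ and $t<u$ put
\[
h_{tu}=\begin{cases}z\,x_u/x_t&\text{if $T$ is good and }\{t,u\}=T\cap134,\\ x_u/x_t&\text{otherwise,}\end{cases}
\]
let $L_T$ be the subfield of $\mathbb Q(x_1,\dots,x_4,z)$ generated by the six elements $h_{tu}$, and put $r_1=\dots=r_4=0$ in $L_T$. Its value map onto $D_{[4]}$ sends nonzero elements to $1$.

\begin{lemma}\label{lem:field}
In $L_T$ every $h_{tu}$ is transcendental over $\mathbb Q$. For every good triple $t<u<w$ other than $T$, we have $h_{tu}h_{uw}=h_{tw}$, and $h_{tu},h_{tw}$ are algebraically independent. If $T\neq134$, then $h_{13},h_{34},h_{14}$ are algebraically independent.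
\end{lemma}

\begin{proof}
Laurent monomials with linearly independent exponent vectors are algebraically independent, because distinct monomials in them are distinct Laurent monomials in $x_1,\dots,x_4,z$. This gives the first statement. A good triple other than $T$ does not contain the modified pair, so its elements are $x_u/x_t$, $x_w/x_u$, $x_w/x_t$, and the second statement follows. If $T\ne134$, exactly one of $h_{13},h_{34},h_{14}$ involves $z$. In a vanishing linear combination of the three exponent vectors, the coefficient of that one is $0$, and the other two are the exponent vectors of two of $x_3/x_1$, $x_4/x_3$, $x_4/x_1$, which are linearly independent.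
\end{proof}

\begin{proposition}\label{prop:lift}
Fix a triple $T\subseteq[4]$ and put $V_{[4]}=L_T$. For all $\alpha\subseteq\beta\subseteq[4]$ with $(\alpha,\beta)\neq(T,[4])$ there is exactly one ring homomorphism $\psi_{\alpha\beta}\colon V_\alpha\to V_\beta$ with $r_a\mapsto r_a$ and $h_{ab}\mapsto h_{ab}$ for $a,b\in\alpha$, and $v_\beta\psi_{\alpha\beta}=\varphi_{\alpha\beta}v_\alpha$. If $\alpha\subseteq\beta\subseteq\gamma$ and none of $(\alpha,\beta)$, $(\beta,\gamma)$, $(\alpha,\gamma)$ is $(T,[4])$, then $\psi_{\beta\gamma}\psi_{\alpha\beta}=\psi_{\alpha\gamma}$.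
\end{proposition}

\begin{proof}
\emph{Existence and values.} For $\alpha=\beta$ take the identity. Let $\alpha\subsetneq\beta$. A nonzero element of $V_\alpha$ is a unit times a monomial in the named elements, and units go to units, so the equation $v_\beta\psi_{\alpha\beta}=\varphi_{\alpha\beta}v_\alpha$ need only be checked on those monomials.

If $\alpha=\emptyset$, take the inclusion of $\mathbb Q$.

If $\alpha=\{a\}$, the element $r_a\in V_\beta$ has the value $\rho$ or $\rho\eta$ if $\beta$ is a pair and $a$ is its smaller or larger element, the value $\rho$ if $\beta$ is a good triple (the $h$'s are units there), and the value $0$ otherwise. This is $\varphi_{\alpha\beta}(\rho)$. In particular $r_a$ is a nonunit, and (L) applies with $K=\mathbb Q$.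

Let $\alpha=\{a<b\}$ and let $\beta=\{t<u<w\}$ be good. The element $h_{ab}\in V_\beta$ is one of $h_{tu}$, $h_{tw}$, $h_{tw}/h_{tu}$; it lies in the field $\mathbb Q(h_{tu},h_{tw})\subseteq V_\beta$ and is transcendental over $\mathbb Q$. So $\mathbb Q(h_{ab})$ embeds in $V_\beta$, and (L) gives a homomorphism $W_{ab}\to V_\beta$ with $r_a\mapsto r_a$, which we restrict to $V_{ab}$. It sends $r_b=r_ah_{ab}$ to $r_b$, because $r_ah_{ab}=r_b$ holds in $V_\beta$ (for $ab=uw$: $r_th_{tu}\cdot h_{tw}/h_{tu}=r_w$). The image of $r_a^mh_{ab}^n$ has the value $\rho^m$, since $h_{ab}$ is a unit of $V_\beta$.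

Let $\alpha=\{a<b\}$ and $\beta=134$ or $[4]$. First apply $\pi\colon V_{ab}\to\mathbb Q[h_{ab}]_{(h_{ab})}$, which kills $r_a$, $r_b$ and all $r_a^mh_{ab}^n$ with $m>0$. If $(\alpha,\beta)=(14,134)$, follow with the inclusion $\mathbb Q[h_{14}]_{(h_{14})}\subseteq V_{134}$; then $h_{14}^n$ has the value $\eta^n$. In all other cases $h_{ab}$ is a transcendental element of a subfield of $V_\beta$, namely $\mathbb Q(h_{13},h_{34})$ or $L_T$, so $\mathbb Q(h_{ab})$ embeds in $V_\beta$ and $h_{ab}^n$ has the value $1$.

Let $\alpha=\{t<u<w\}\neq T$ be good and $\beta=[4]$. Set $r_t=0$ and embed $\mathbb Q(h_{tu},h_{tw})$ in $L_T$ by Lemma~\ref{lem:field}. Then $r_t,r_u,r_w\mapsto0$, and $h_{uw}=h_{tw}/h_{tu}\mapsto h_{uw}$ by the relation in that lemma.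

Let $\alpha=134\neq T$ and $\beta=[4]$. By Lemma~\ref{lem:field} the fraction field $\mathbb Q(h_{13},h_{34},h_{14})$ of $V_{134}$ embeds in $L_T$, and $h_{14}^n$ acquires the value $1$.

\emph{Uniqueness.} Let $\psi\colon V_\alpha\to V_\beta$ preserve the named elements. It is $\mathbb Q$-linear, so it is determined on polynomials over $\mathbb Q$ in the named elements. We claim that every $x\in V_\alpha$ satisfies $xd=n$ for such polynomials $n,d$ with $\psi(d)\neq0$; since $V_\beta$ is a domain, this determines $\psi(x)$. If $\alpha$ is not a pair, then $V_\alpha$ is a field generated by named elements or has the form $K[y]_{(y)}$ with $y$ named and $K$ such a field. Clearing denominators in $K$ gives $d$ that is a unit of $V_\alpha$, so $\psi(d)$ is a unit. If $\alpha=\{a<b\}$, then $x\in W_{ab}$, and clearing denominators in $\mathbb Q(h_{ab})$ gives $n,d\in\mathbb Q[h_{ab},r_a]$ with $d$ a unit of $W_{ab}$. By Lemma~\ref{lem:pair}, $d$ is a unit of $V_{ab}$ times $h_{ab}^k$ with $k\ge0$, and $\psi(d)\ne0$ because $h_{ab}\neq0$ in $V_\beta$.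

Finally, $\psi_{\beta\gamma}\psi_{\alpha\beta}$ preserves the named elements, so it equals $\psi_{\alpha\gamma}$.
\end{proof}

\subsection*{The ring}

Let $|I|\le\aleph_2$. By Lemma~\ref{lem:free}(b) with $n=2$ there is $F\colon[I]^3\to[I]^{<\omega}$ without a free four-element set. So for each $U\in[I]^4$ we can choose a triple $T_U\subseteq U$ with $U\setminus T_U\subseteq F(T_U)$. For a triple $T\subseteq I$ the set
\[
N(T)=\{l\in I\setminus T: T_{T\cup\{l\}}=T\}
\]
is contained in $F(T)$ and is therefore finite: each triple is the chosen triple of only finitely many four-element sets.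

A pair of places $q\sqsubseteq p$ is \emph{forbidden} if $|J_p|=4$ and $J_q=T_{J_p}$, and \emph{allowed} otherwise; $(p,p)$ is always allowed. We note two facts.
\begin{enumerate}
\item[(F1)] If $(q,p)$ is forbidden, then $J_q$ is a triple and $J_p=J_q\cup\{l\}$ with $l\in N(J_q)$.
\item[(F2)] If $q\sqsubseteq p'\sqsubseteq p$ and $(q,p)$ is allowed, then $(q,p')$ is allowed; otherwise $|J_{p'}|=4$, which forces $p'=p$.
\end{enumerate}
Put $V_p=V_{\alpha(p)}$ if $|J_p|\le3$, and $V_p=L_{\tau_p(T_{J_p})}$ if $|J_p|=4$; let $v_p\colon V_p\to D_p$ be the value map. For every allowed pair $q\sqsubseteq p$, Proposition~\ref{prop:lift} provides $\psi_{qp}\colon V_q\to V_p$ with $v_p\psi_{qp}=\varphi_{qp}v_q$, and $\psi_{qp}=\psi_{q'p}\psi_{qq'}$ whenever $q\sqsubseteq q'\sqsubseteq p$ and the three pairs are allowed.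

We copy Definition~\ref{def:SI}, imposing no condition where the arrow is missing. For finite $A\subseteq I$ let $R^A$ be the set of $f\in\prod_{p\in X}V_p$ such that
\[
f(p)=\psi_{p|_A,p}(f(p|_A))\qquad\text{for all $p$ with $(p|_A,p)$ allowed,}
\]
and let $Z_A=\{p\in X:(p|_A,p)\text{ is forbidden}\}$.

\begin{lemma}\label{lem:RA}
Let $A\subseteq B$ be finite subsets of $I$.
\begin{enumerate}
\item[(a)] $R^A$ is a subring of $\prod_pV_p$, and restriction is a ring isomorphism $R^A\to\prod_{p\in P_A\cup Z_A}V_p$.
\item[(b)] $R^A\subseteq R^B$.
\end{enumerate}
\end{lemma}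

\begin{proof}
(a) $R^A$ is a subring because the $\psi$ are ring homomorphisms. The defining condition is trivial for $p\in P_A$, absent for $p\in Z_A$, and for every other $p$ it determines $f(p)$ from the value at $p|_A\in P_A$.

(b) Let $f\in R^A$, let $p$ be a place with $(p',p)$ allowed, where $p'=p|_B$, and put $q=p|_A=p'|_A$. If $(q,p)$ is allowed, then so is $(q,p')$ by (F2), and $f(p)=\psi_{qp}(f(q))=\psi_{p'p}\psi_{qp'}(f(q))=\psi_{p'p}(f(p'))$. If $(q,p)$ is forbidden, then by (F1) $p'$ is $q$ or $p$. The case $p'=q$ is excluded since $(p',p)$ is allowed, and for $p'=p$ there is nothing to prove.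
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
By Lemma~\ref{lem:RA}(b) the union $R$ of the rings $R^A$ over all finite $A\subseteq I$ is a ring, and finitely many elements of $R$ lie in a common $R^A$.

\emph{$R$ is Bezout.} Let $f,g\in R^A$. By Lemmas~\ref{lem:RA}(a) and~\ref{lem:product} the ring $R^A$ is Bezout, so $f=dx$, $g=dy$, $d=af+bg$ with $d,x,y,a,b\in R^A$. Hence $fR+gR=dR$.

For $f\in R$ define $v(f)\in\prod_pD_p$ by $v(f)(p)=v_p(f(p))$. This map is multiplicative. We show that it is a value map onto $S_I$.

\emph{$v(f)\in S_I$.} Let $f\in R^A$. The values of $f$ on $Z_A$ are unconstrained, so $A$ need not support $v(f)$; we enlarge it to $A'=A\cup\bigcup_{T\in[A]^3}N(T)$, which is finite. Let $p\in X$, $p'=p|_{A'}$ and $q=p|_A=p'|_A$. If $(q,p)$ is forbidden, then $J_p\subseteq A'$ by (F1), so $p'=p$ and the support condition at $p$ is trivial. If $(q,p)$ is allowed, then so is $(q,p')$ by (F2). From $v_p\psi_{qp}=\varphi_{qp}v_q$ and the same equation for $p'$ we get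
\[
v(f)(p)=\varphi_{qp}(v(f)(q))=\varphi_{p'p}\varphi_{qp'}(v(f)(q))=\varphi_{p'p}(v(f)(p')).
\]
So $A'$ supports $v(f)$.

\emph{$v$ is onto $S_I$.} Let $A$ support $s$. By Lemma~\ref{lem:RA}(a) there is $f\in R^A$ with $v_p(f(p))=s(p)$ for $p\in P_A\cup Z_A$. For any other $p$, with $q=p|_A$, we have $v(f)(p)=\varphi_{qp}(v(f)(q))=\varphi_{qp}(s(q))=s(p)$.

\emph{$f$ divides $g$ if and only if $v(f)\le v(g)$.} If $g=fx$, then $v(g)=v(f)v(x)$. Conversely let $v(f)\le v(g)$ and $f,g\in R^A$. Then $f(p)$ divides $g(p)$ in $V_p$ for all $p$, so by Lemma~\ref{lem:RA}(a) there is $x\in R^A$ such that $fx$ and $g$ agree on $P_A\cup Z_A$. Both lie in $R^A$, so $fx=g$.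

Thus $\operatorname{Div}(R)\cong S_I$. The last statement of the theorem follows from Theorem~\ref{thm:A}.
\end{proof}

\begin{remark}
The finiteness of the sets $N(T)$, and hence the hypothesis $|I|\le\aleph_2$, is needed only to show that $v(f)\in S_I$. For arbitrary $I$ and an arbitrary choice of triples $T_U$ the other steps go through: $R$ is a Bezout ring, $v(R)\supseteq S_I$, and divisibility in $R$ is the pointwise order of values. If $|I|\ge\aleph_3$, Theorem~\ref{thm:A} shows that $v(R)$ is strictly larger than $S_I$.
\end{remark}

\section{Directed unions and infinitary logic}\label{sec:C}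

\begin{proof}[Proof of Corollary~\ref{cor:C}(1)]
By Lemma~\ref{lem:support}, $S_I$ is the directed union of the sets $S^A$, all operations are pointwise, so that the inclusions preserve $\cdot,\wedge,\vee,0,1$, and $S^A\cong\prod_{p\in P_A}D_p$. By Lemmas~\ref{lem:cone}(c) and~\ref{lem:product}, $S^A$ is the divisibility monoid of a finite product of valuation domains, which is a Bezout ring. For $|I|\ge\aleph_3$ the union is not realizable by Theorem~\ref{thm:A}.
\end{proof}

For part (2) recall that the formulas of $L_{\infty\omega}$ are built from atomic formulas by negation, by conjunctions and disjunctions of arbitrary sets of formulas, and by quantification over one variable at a time; first-order formulas are a special case. Two structures are \emph{$L_{\infty\omega}$-equivalent} if they satisfy the same sentences of $L_{\infty\omega}$, and a class defined by such sentences is closed under this equivalence. A \emph{back-and-forth system} between monoids $M$ and $M'$ is a nonempty set $\mathcal F$ of isomorphisms from submonoids of $M$ onto submonoids of $M'$ such that for every $f\in\mathcal F$, every $a\in M$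 lies in the domain of an extension of $f$ in $\mathcal F$, and every $a'\in M'$ lies in the range of an extension of $f$ in $\mathcal F$. Karp's theorem states that structures with a back-and-forth system are $L_{\infty\omega}$-equivalent: by induction on formulas, every $f\in\mathcal F$ preserves the truth of every formula on elements of its domain, and the extension property handles the quantifier step.

The monoid $S_I$ is assembled from finite subsets of $I$ using only their order, so a back-and-forth system between two linear orders induces one between the monoids. It remains to take a small and a large order that cannot be told apart in this way.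

\begin{proof}[Proof of Corollary~\ref{cor:C}(2)]
Let $I=\mathbb Q$, and let $I'=\omega_3\times\mathbb Q$ with the lexicographic order. Both are dense linear orders without endpoints, and $|I'|=\aleph_3$. Write $S^A$ and $S'^{A'}$ for the submonoids of $S_I$ and $S_{I'}$ supported by finite sets $A\subseteq I$ and $A'\subseteq I'$.

An order isomorphism $g\colon A\to A'$ between finite sets induces the bijection $p\mapsto gp=(g(J_p),\tau_p\circ g^{-1})$ from $P_A$ onto $P_{A'}$, which preserves types. By Lemma~\ref{lem:support}(b) it induces an isomorphism $g_*\colon S^A\to S'^{A'}$, determined by $(g_*s)(gp)=s(p)$ for $p\in P_A$.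

Let $g'\colon B\to B'$ extend $g$. We claim that $g'_*$ extends $g_*$. Let $s\in S^A$ and $p\in P_B$, and put $q=p|_A$. Then $(g'p)|_{A'}=gq$, and $\varphi_{gq,g'p}=\varphi_{qp}$ because types are preserved. Hence
\[
(g_*s)(g'p)=\varphi_{gq,g'p}\bigl((g_*s)(gq)\bigr)=\varphi_{qp}(s(q))=s(p)=(g'_*s)(g'p).
\]
So $g_*s$ and $g'_*s$ agree on $P_{B'}$, and both are supported by $B'$; they are equal.

The maps $g_*$ form a back-and-forth system. It is nonempty, since $g=\emptyset$ is permitted. Given $g\colon A\to A'$ and $s\in S_I$, choose a finite $B\supseteq A$ that supports $s$, and extend $g$ to $B$ one point at a time; this is possible because $I'$ is dense without endpoints. Then $s$ lies in the domain of the extension of $g_*$. The same argument, applied to $g^{-1}$ and using that $I$ is dense without endpoints, handles elements of $S_{I'}$. By Karp's theorem $S_I$ and $S_{I'}$ are $L_{\infty\omega}$-equivalent. But $S_{\mathbb Q}$ is realizable by Theorem~\ref{thm:B}, and $S_{I'}$ is not, by Theorem~\ref{thm:A}.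
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
\emph{Divisibility theory in commutative rings: Bezout monoids},
\texttt{https://www.ams.org/journals/tran/2012-364-08/S0002-9947-2012-05424-9/},
doi:10.1090/s0002-9947-2012-05424-9.

\end{thebibliography}
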